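\title{Codimension-two faces of the cube and a wedge of $(2n-3)!!$ spheres}

\begin{abstract}
For a hypergraph $H$ let $\Theta(H)$ be the simplicial complex of vertex sets
that miss at least one hyperedge. We prove that for the hypergraph of
$(n-2)$-dimensional faces of the $n$-cube this complex is homotopy equivalent
to a wedge of $(2n-3)!!$ spheres of dimension $2n-2$, and more precisely to the
join $S^{n-1}*D_2*D_4*\cdots*D_{2n-2}$, where $D_m$ is the discrete space with
$m$ points. The proof passes to the complex of satisfiable sets of 2-clauses,
sorts these sets by the strong components of their implication digraphs, and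
identifies the pieces as nerves of families of half-spaces. The same method
treats every family of faces of codimension one or two that is closed under
taking opposite faces. For the family attached to a graph $G$ on $n$ vertices
the number of spheres is $2^n|\chi_G(1/2)|$, where $\chi_G$ is the chromatic
polynomial.
\end{abstract}

\section{The problem and the main results}\label{sec:intro}

Let $H$ be a hypergraph, that is, a finite vertex set $V$ with a family of
subsets called hyperedges. Let $\Theta(H)$ be the simplicial complex on $V$
whose simplices are the sets $\sigma\subseteq V$ contained in the complement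
$V\setminus e$ of at least one hyperedge $e$. The sets that are not simplices
are those that meet every hyperedge. Equivalently, $\Theta(H)$ is the Alexander
dual of the independence complex of $H$: a set $\sigma$ is a simplex exactly
when $V\setminus\sigma$ contains a hyperedge. We write $|K|$ for the geometric
realization of a simplicial complex $K$.

For $0\le m\le n$ let $\operatorname{Cube}(n,m)$ be the hypergraph with vertex
set $\{0,1\}^n$ whose hyperedges are the vertex sets of the $m$-dimensional
faces of the $n$-cube. A face of dimension $n-k$ is given by prescribing the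
values of $k$ coordinates. So a set of binary words of length $n$ is a simplex
of $\Theta(\operatorname{Cube}(n,n-k))$ exactly when, on some $k$ coordinates,
it fails to show one of the $2^k$ patterns. These complexes arise from Boolean
formulas: the set of formulas in $n$ variables in $k$-conjunctive normal form,
made into a simplicial complex by using implication as the order relation, is
homotopy equivalent to $\Theta(\operatorname{Cube}(n,n-k))$; see \cite{MO}. We
do not use this fact.

The two extreme values of $k$ give one sphere each. For $k=n$ the hyperedges
are single vertices, every proper subset of $\{0,1\}^n$ is a simplex, and the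
complex is the boundary of a simplex, a sphere $S^{2^n-2}$. For $k=1$ the
complex is homotopy equivalent to $S^{n-1}$ (Example~\ref{ex:unit}). The next
case is $k=2$. For $n=2$ it coincides with $k=n$ and gives $S^2$. For general
$n$ the complex has $2^n$ vertices and dimension $3\cdot2^{n-2}-1$, and the
definition gives no hint of the dimension in which its homology lies. The
following conjecture is posed in \cite{MO}: for $n\ge2$, the space
$|\Theta(\operatorname{Cube}(n,n-2))|$ is homotopy equivalent to a wedge of
$(2n-3)!!=1\cdot3\cdot5\cdots(2n-3)$ spheres of dimension $2n-2$. We prove it,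
together with a join decomposition that explains both numbers. Let $D_m$ be the
discrete space with $m$ points and let $*$ denote the join.

\begin{theorem}\label{thm:A}
For $n\ge2$,
\[
|\Theta(\operatorname{Cube}(n,n-2))|\;\simeq\;
S^{n-1}*D_2*D_4*\cdots*D_{2n-2}\;\simeq\;\bigvee_{(2n-3)!!}S^{2n-2}.
\]
\end{theorem}

Each factor has a meaning. An $(n-2)$-face is the set of assignments that
falsify a clause with two literals, and $\Theta(\operatorname{Cube}(n,n-2))$ is
homotopy equivalent to the complex of satisfiable sets of such clauses
(Section~\ref{sec:clauses}). Replace each clause by an open half-space of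
$\mathbb R^n$. The sets of clauses whose half-spaces have a common point form a
subcomplex homotopy equivalent to $S^{n-1}$. Every other satisfiable set
forces equalities $x_i=x_j$ or $x_i=\neg x_j$ between literals through cycles
of implications, and these systems of equalities form a poset
(Sections~\ref{sec:digraph} and~\ref{sec:halfspaces}). The factor $D_{2j-2}$
records the $2j-2$ ways to set the variable $x_j$ equal to a literal of an
earlier variable (Section~\ref{sec:partitions}).

The method applies to every family of faces of codimension one or two that is
closed under taking opposite faces; the general statement is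
Theorem~\ref{thm:B}. For families defined by a graph it gives an explicit
answer. Write $[n]=\{1,\dots,n\}$, and recall that the chromatic polynomial
$\chi_G(t)$ of a graph $G$ counts, for positive integers $t$, the colorings of
the vertices with $t$ colors in which adjacent vertices receive different
colors.

\begin{theorem}\label{thm:C}
Let $G$ be a simple graph on $[n]$ with at least one edge, with $c$ connected
components and $s$ isolated vertices. Let $H_G$ be the hypergraph on
$\{0,1\}^n$ whose hyperedges are the $(n-2)$-faces of the $n$-cube whose two
fixed coordinates form an edge of $G$. Then $\chi_G(1/2)\ne0$ and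
\[
|\Theta(H_G)|\;\simeq\bigvee_{2^n|\chi_G(1/2)|}S^{\,2n-s-c-1}.
\]
\end{theorem}

For the complete graph, $\chi_G(t)=t(t-1)\cdots(t-n+1)$, and the number of
spheres is $\prod_{j=0}^{n-1}|1-2j|=(2n-3)!!$, in agreement with
Theorem~\ref{thm:A}. For a tree on $n\ge2$ vertices,
$\chi_G(t)=t(t-1)^{n-1}$, and one gets a single sphere $S^{2n-2}$.

\section{Nerves, posets and joins}\label{sec:tools}

Simplicial complexes are finite and contain the empty simplex; in statements
about homotopy type we write $K$ for $|K|$. The complex $\{\emptyset\}$ has
empty realization, which we denote by $S^{-1}$. A wedge of zero spheres is a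
point.

The join $K*L$ of complexes on disjoint vertex sets has the simplices
$\sigma\cup\tau$ with $\sigma\in K$, $\tau\in L$. It is associative and
commutative, it respects homotopy equivalences, and $K*S^{-1}=K$. For pointed
CW complexes $X*Y\simeq\Sigma(X\wedge Y)$. Since the smash product distributes
over wedges, $S^i\wedge S^j=S^{i+j}$, and suspension commutes with wedges up to
homotopy, we have for $i,j\ge0$ and $k,l\ge0$
\begin{equation}\label{eq:join}
\Bigl(\bigvee_kS^i\Bigr)*\Bigl(\bigvee_lS^j\Bigr)\;\simeq\;\bigvee_{kl}S^{i+j+1}.
\end{equation}

The \emph{nerve} of a finite family $(X_j)_{j\in J}$ of sets is the complex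
whose nonempty simplices are the sets $J'\subseteq J$ with
$\bigcap_{j\in J'}X_j\neq\emptyset$. A finite poset carries the topology of its
\emph{order complex}, whose simplices are the chains; a \emph{poset map} is an
order-preserving map, and it induces a simplicial map. The \emph{face poset} of
a complex $K$ is the set of its nonempty simplices ordered by inclusion; its
order complex is the barycentric subdivision of $K$. For posets $A,B$ let $A*B$
be the disjoint union with every element of $A$ placed below every element of
$B$. A chain in $A*B$ is the union of a chain in $A$ and a chain in $B$, so the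
order complex of $A*B$ is the join of the two order complexes. We write
$M_{\le m}=\{m'\in M:m'\le m\}$, and similarly $M_{>m}$. We use four standard
facts.

\begin{itemize}
\item[(T1)] If a finite simplicial complex is a union of subcomplexes $K_j$ such
that every nonempty intersection of finitely many of them is contractible, then
it is homotopy equivalent to the nerve of $(K_j)$
\cite[Thm.~10.6]{Bjorner}.
\item[(T2)] If $(U_j)$ is an open cover of a paracompact space such that every
nonempty finite intersection is contractible, then the space is homotopy
equivalent to the nerve of $(U_j)$ \cite[Cor.~4G.3]{Hatcher}. We apply this to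
families of open half-spaces of $\mathbb R^n$: their intersections are convex,
and their union is metrizable, hence paracompact.
\item[(T3)] If $g:P\to M$ is a map of finite posets such that
$g^{-1}(M_{\le m})$ is contractible for all $m\in M$, then $g$ is a homotopy
equivalence \cite[Prop.~1.6]{Quillen}.
\item[(T4)] Poset maps $f,g:P\to M$ with $f(\sigma)\le g(\sigma)$ for all
$\sigma$ are homotopic. In particular, if $\rho:P\to P$ is a poset map and
$\tau\in P$ satisfies $\sigma\le\rho(\sigma)\ge\tau$ for all $\sigma\in P$, then
$\mathrm{id}\simeq\rho\simeq\mathrm{const}_\tau$ and $P$ is contractible. A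
poset with a largest element is contractible.
\end{itemize}

All join decompositions in this paper come from one consequence of (T3). It
applies to a map $f:P\to Q$ whose fibers $f^{-1}(Q_{\le q})$ are contractible
except over the least element of $Q$; the exceptional fiber then splits off.

\begin{lemma}\label{lem:split}
Let $f:P\to Q$ be a map of finite posets, where $Q$ has a least element $0$.
Suppose that $f^{-1}(Q_{\le q})$ is contractible for every $q\in Q_{>0}$. Then
$P\simeq f^{-1}(0)*Q_{>0}$.
\end{lemma}

\begin{proof}
Put $A=f^{-1}(0)$. If $x\le x'$ and $x'\in A$, then $f(x)\le0$, so $x\in A$.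
Define $g:P\to A*Q_{>0}$ by $g(x)=x$ for $x\in A$ and $g(x)=f(x)$ otherwise.
Let $x\le x'$. If $x'\in A$, then $x\in A$ and $g(x)=x\le x'=g(x')$. If $x\in A$
and $x'\notin A$, then $g(x)\in A$ lies below $g(x')\in Q_{>0}$. If $x\notin A$,
then $x'\notin A$ and $g(x)=f(x)\le f(x')=g(x')$. So $g$ is a poset map. For
$a\in A$, the preimage of the set of elements $\le a$ is $P_{\le a}$, which has
a largest element. For $q\in Q_{>0}$, the preimage of the set of elements
$\le q$ is $A\cup\{x:0<f(x)\le q\}=f^{-1}(Q_{\le q})$. All these preimages are
contractible, and (T3) applies.
\end{proof}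

\section{Clauses, half-spaces and the case $n=2$}\label{sec:clauses}

Let $n\ge1$, and let $\Lambda=\{x_1,\neg x_1,\dots,x_n,\neg x_n\}$ be the set of
\emph{literals}, with $\neg\neg a=a$. The literals $a,\neg a$ form a
\emph{complementary pair}. A \emph{clause} is a set $C=\{a,b\}$ of literals with
$b\ne\neg a$. It is a \emph{2-clause} if $a\neq b$, so that $a,b$ belong to
different variables, and a \emph{unit clause} if $a=b$. An assignment
$\alpha\in\{0,1\}^n$ makes $x_i$ true if $\alpha_i=1$ and makes $\neg x_i$ true
if $\alpha_i=0$; it \emph{satisfies} a clause if it makes at least one of its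
literals true. A set of clauses is \emph{satisfiable} if one assignment
satisfies all of them; the empty set is satisfiable.

Let $F_C\subseteq\{0,1\}^n$ be the set of assignments that falsify $C$. To
falsify $C$ is to prescribe the values of its variables, so $C\mapsto F_C$ is a
bijection from 2-clauses to $(n-2)$-faces and from unit clauses to
$(n-1)$-faces of the cube. The \emph{opposite} of $C$ is the clause
$\overline C=\{\neg a:a\in C\}$; it corresponds to the opposite face. A
\emph{symmetric family} is a nonempty set $\mathcal G$ of clauses that contains
$\overline C$ whenever it contains $C$. Let $H_{\mathcal G}$ be the hypergraph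
on $\{0,1\}^n$ with hyperedges $F_C$, $C\in\mathcal G$. For $n\ge2$ the set
$\mathcal G_n$ of all 2-clauses is a symmetric family, and
$H_{\mathcal G_n}=\operatorname{Cube}(n,n-2)$. Most of the proof of
Theorem~\ref{thm:A} is no harder for a general symmetric family, and we give it
in that form.

The complex $\Theta(H_{\mathcal G})$ is presented by its maximal simplices, so
the first step is to take their nerve. Let $N_{\mathcal G}$ be the simplicial
complex on $\mathcal G$ whose simplices are the satisfiable subsets of
$\mathcal G$.

\begin{lemma}\label{lem:nerve}
For every nonempty set $\mathcal G$ of clauses,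
$\Theta(H_{\mathcal G})\simeq N_{\mathcal G}$.
\end{lemma}

\begin{proof}
The complex $\Theta(H_{\mathcal G})$ is the union of the full simplices on the
sets $\{0,1\}^n\setminus F_C$, $C\in\mathcal G$. For nonempty
$S\subseteq\mathcal G$, the intersection of the simplices indexed by $S$ is the
full simplex on the set of assignments satisfying all of $S$. It is
contractible if $S$ is satisfiable and empty otherwise. Apply (T1).
\end{proof}

\begin{example}\label{ex:unit}
Let $\mathcal G$ consist of the $2n$ unit clauses, so that
$H_{\mathcal G}=\operatorname{Cube}(n,n-1)$. A set of unit clauses is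
satisfiable exactly when it contains no complementary pair, so
$N_{\mathcal G}=D_2*\cdots*D_2$ ($n$ factors), a sphere $S^{n-1}$. This complex
is also the nerve of the $2n$ half-spaces $\{y_i>0\}$, $\{-y_i>0\}$, which cover
$\mathbb R^n\setminus\{0\}$.
\end{example}

The second description suggests a linear relaxation for all clauses. For
$y\in\mathbb R^n$ put $y_{x_i}=y_i$ and $y_{\neg x_i}=-y_i$, so that
$y_{\neg a}=-y_a$. For a clause $C=\{a,b\}$ define
\[
\varphi_C(y)=y_a+y_b,\qquad U_C=\{y\in\mathbb R^n:\varphi_C(y)>0\};
\]
for a unit clause $\{a\}$ this reads $\varphi_C(y)=2y_a$. Then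
$\varphi_{\overline C}=-\varphi_C$. If $y\in U_C$, then $y_a>0$ or $y_b>0$, so
any assignment that makes the literals with positive $y$-value true satisfies
$C$. Hence the nerve of $(U_C)_{C\in\mathcal G}$ is a subcomplex of
$N_{\mathcal G}$. If the two were equal for $\mathcal G_n$, as they are for unit
clauses, the answer would again be $S^{n-1}$. They are not equal: for a
2-clause $C$ the half-spaces $U_C$ and $U_{\overline C}$ are disjoint, but
$\{C,\overline C\}$ is satisfiable. The smallest case shows how the missing
simplices are organized.

\begin{example}\label{ex:two}
Let $n=2$. The four 2-clauses and their functionals are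
\[
\begin{array}{ll}
C_{++}=\{x_1,x_2\}:\ y_1+y_2,&\quad C_{+-}=\{x_1,\neg x_2\}:\ y_1-y_2,\\[2pt]
C_{--}=\{\neg x_1,\neg x_2\}:\ -y_1-y_2,&\quad
C_{-+}=\{\neg x_1,x_2\}:\ -y_1+y_2.
\end{array}
\]
Each clause excludes one of the four assignments, so any three clauses are
satisfiable and $N_{\mathcal G_2}$ is the boundary of a tetrahedron. Opposite
half-planes $U_C$ are disjoint and the other pairs meet, so the nerve of the
half-planes is the 4-cycle $C_{++}C_{+-}C_{--}C_{-+}$, a circle. The remaining
simplices are the two diagonals of this cycle and the four triangles; each
triangle contains exactly one diagonal. The diagonal $\{C_{+-},C_{-+}\}$ says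
that $x_2$ implies $x_1$ and $x_1$ implies $x_2$, that is, $x_1=x_2$. Together
with its two triangles it fills the 4-cycle with a disk. The diagonal
$\{C_{++},C_{--}\}$ says $x_1=\neg x_2$ and gives a second disk. So
$N_{\mathcal G_2}$ is a circle with two disks attached, one for each equality,
which is $S^1*D_2$.

The disks are nerves as well. Widen $U_{C_{+-}}$ and $U_{C_{-+}}$ to
$\{y_1-y_2>-1\}$ and $\{-y_1+y_2>-1\}$ and keep the other two half-planes. The
widened pair overlaps in a strip that meets both $U_{C_{++}}$ and
$U_{C_{--}}$, and these two remain disjoint, so the nerve is the first disk.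
The widened pair covers the plane, and this is the reason, by (T2), that the
nerve is contractible.
\end{example}

The general proof needs a substitute for the two diagonals, namely a record of
the equalities that a set of clauses produces, and a way of widening
half-spaces that admits exactly the sets producing no more than a given system
of equalities. These are the subjects of the next two sections.

\section{Implication digraphs and signed partitions}\label{sec:digraph}

For a set $S$ of clauses let $I(S)$ be the \emph{implication digraph} on the
vertex set $\Lambda$ with edges $\neg a\to b$ and $\neg b\to a$ for each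
$\{a,b\}\in S$; a unit clause $\{a\}$ gives the single edge $\neg a\to a$. An
edge $a\to b$ has $a\ne b$ and comes from exactly one clause, namely
$C=\{\neg a,b\}$, and
\begin{equation}\label{eq:edge}
\varphi_C(y)=y_b-y_a .
\end{equation}
This identity is where clauses of size at most two are needed: it makes the
functionals telescope along directed paths. The clause $\{\neg a,b\}$ also
gives the edge $\neg b\to\neg a$, so $a\to b$ is an edge if and only if
$\neg b\to\neg a$ is.

Two vertices of a digraph lie in the same \emph{strong component} if each can
be reached from the other by a directed path. Negating and reversing a path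
from $a$ to $b$ in $I(S)$ gives a path from $\neg b$ to $\neg a$, so negation
permutes the strong components. By \eqref{eq:edge}, the functionals along a
directed cycle sum to zero, so a cycle in $I(S)$ prevents the half-spaces
$U_C$, $C\in S$, from meeting. The next lemma shows that cycles are the only
obstruction. A linear ordering of the components gives a function increasing
along edges; the point is to make it odd under negation, so that it defines a
point of $\mathbb R^n$.

\begin{lemma}\label{lem:potential}
For every set $S$ of clauses there is $z\in\mathbb R^n$ such that, for each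
edge $a\to b$ of $I(S)$, we have $z_a=z_b$ if $a,b$ lie in the same strong
component and $z_a<z_b$ otherwise. Moreover $z_a\neq0$ whenever $a$ and
$\neg a$ lie in different strong components.
\end{lemma}

\begin{proof}
Contracting each strong component to a vertex gives an acyclic digraph, whose
vertices can be numbered so that every edge goes from a smaller to a larger
number. This yields $h:\Lambda\to\mathbb R$ that is constant on strong
components, takes distinct values on distinct components, and increases
strictly along edges between different components. Put $z_a=h(a)-h(\neg a)$.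
Since $z_{\neg a}=-z_a$, this defines a point $z\in\mathbb R^n$. Let $a\to b$ be
an edge; then $\neg b\to\neg a$ is an edge. If $a,b$ lie in one component, so do
$\neg a,\neg b$, and $z_a=z_b$. Otherwise $\neg a,\neg b$ lie in different
components, so $h(a)<h(b)$ and $h(\neg b)<h(\neg a)$, and adding gives
$z_a<z_b$. If $a,\neg a$ lie in different components, then
$h(a)\ne h(\neg a)$, that is, $z_a\ne0$.
\end{proof}

\begin{lemma}\label{lem:sat}
A set $S$ of clauses is satisfiable if and only if no strong component of
$I(S)$ contains a complementary pair.
\end{lemma}

\begin{proof}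
Suppose an assignment satisfies $S$. If $a\to b$ is an edge and $a$ is true,
then $b$ is true, because $\{\neg a,b\}\in S$ is satisfied. So the literals of
a strong component have equal truth values, and $a,\neg a$ cannot both belong
to it. Conversely, suppose no component contains a complementary pair, and take
$z$ from Lemma~\ref{lem:potential}. All $z_a$ are nonzero, so declaring $a$ true
when $z_a>0$ defines an assignment. For $C=\{a,b\}\in S$ the edge
$\neg a\to b$ gives $z_b\ge z_{\neg a}=-z_a$. If $a$ is false, then $-z_a>0$,
so $z_b>0$ and $b$ is true. For a unit clause ($a=b$) this is a contradiction,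
so $a$ is true. In all cases $C$ is satisfied.
\end{proof}

The strong components thus record equalities between literals, and
Lemma~\ref{lem:sat} says which records can occur.

\begin{definition}\label{def:Q}
Let $Q_n$ be the set of partitions $q$ of $\Lambda$ such that
$\neg B=\{\neg a:a\in B\}$ is a block whenever $B$ is, and no block contains a
complementary pair. Order partitions by refinement: $q\le q'$ if every block of
$q$ lies in a block of $q'$. The least element $0$ of $Q_n$ is the partition
into singletons. For a set $S$ of clauses let $\pi(S)$ be the partition of
$\Lambda$ into strong components of $I(S)$.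
\end{definition}

We think of $q\in Q_n$ as the consistent system of equations $a=b$ for $a,b$ in
a common block, and denote it by these equations; $Q_2$ consists of $0$,
$x_1=x_2$ and $x_1=\neg x_2$. Three properties of $\pi$ are used below. By
Lemma~\ref{lem:sat}, $\pi(S)\in Q_n$ if and only if $S$ is satisfiable. If
$S\subseteq S'$, then $I(S)$ is a subgraph of $I(S')$, so $\pi(S)\le\pi(S')$.
If $\pi(S)\le q$ for some $q\in Q_n$, then no strong component contains a
complementary pair, so $S$ is satisfiable.

\section{Splitting off a sphere}\label{sec:halfspaces}

Fix $q\in Q_n$. A clause $C=\{\neg a,b\}$ is \emph{$q$-internal} if $a$ and $b$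
lie in one block of $q$. The other edge of $C$ is $\neg b\to\neg a$, and
$\neg a,\neg b$ lie in one block exactly when $a,b$ do, so the definition does
not depend on the edge chosen. The clause $\overline C=\{\neg b,a\}$ has the
edge $b\to a$, so $C$ is $q$-internal if and only if $\overline C$ is. A unit
clause has $a=\neg b$ and is never $q$-internal. For $q=0$ no clause is
internal.

We want convex sets, one for each clause, whose nerve consists of the sets $S$
with $\pi(S)\le q$. Lemma~\ref{lem:potential} suggests $\{\varphi_C\ge0\}$ for
internal and $\{\varphi_C>0\}$ for other clauses, but (T2) needs open sets. So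
we widen the internal half-spaces by $1$, as in Example~\ref{ex:two}. A cycle
of implications can now lose almost $1$ on each internal edge, and to keep
excluding the cycles that leave a block we push the other half-spaces in by
more than the possible total loss. A simple cycle has at most $2n$ edges, so we
define
\[
U^q_C=\begin{cases}\{y:\varphi_C(y)>-1\}&\text{if $C$ is $q$-internal,}\\
\{y:\varphi_C(y)>2n\}&\text{otherwise.}\end{cases}
\]

\begin{lemma}\label{lem:half}
Let $q\in Q_n$ and let $S$ be a nonempty set of clauses. Then
$\bigcap_{C\in S}U^q_C\ne\emptyset$ if and only if $\pi(S)\le q$.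
\end{lemma}

\begin{proof}
Suppose $\pi(S)\le q$, and take $z$ from Lemma~\ref{lem:potential}. Let
$C=\{\neg a,b\}\in S$. By \eqref{eq:edge}, $\varphi_C(z)=z_b-z_a\ge0$. If $C$ is
not $q$-internal, then $a,b$ lie in different blocks of $q$, hence in different
strong components, and $\varphi_C(z)>0$. So for $t>0$ large, $y=tz$ satisfies
$\varphi_C(y)>2n$ for all non-internal $C\in S$ and $\varphi_C(y)\ge0>-1$ for
all internal $C\in S$.

Conversely, let $y\in\bigcap_{C\in S}U^q_C$, and suppose that some strong
component meets two blocks of $q$. A directed path between two of its literals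
in different blocks stays in the component and contains an edge $a_0\to b_0$
joining different blocks. This edge and a shortest path from $b_0$ to $a_0$
form a simple directed cycle with at most $2n$ edges. The sum of $y_b-y_a$ over
the edges $a\to b$ of the cycle is $0$. By \eqref{eq:edge}, the term of
$a_0\to b_0$ exceeds $2n$, and each of the at most $2n-1$ other terms exceeds
$-1$. So the sum exceeds $2n-(2n-1)=1$, a contradiction.
\end{proof}

For a symmetric family $\mathcal G$ let $r$ be the rank of the set of linear
functionals $\{\varphi_C:C\in\mathcal G\}$, so $r\geq 1$, and let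
\[
Q_{\mathcal G}=\{\pi(S):S\subseteq\mathcal G\text{ satisfiable}\}\subseteq Q_n
\]
with the induced order. It contains $0=\pi(\emptyset)$.

\begin{lemma}\label{lem:internal}
If $\mathcal G$ is a symmetric family and $q\in(Q_{\mathcal G})_{>0}$, then
$\mathcal G$ contains a pair $C,\overline C$ of $q$-internal 2-clauses.
\end{lemma}

\begin{proof}
Write $q=\pi(S)$ with $S\subseteq\mathcal G$. Some strong component of $I(S)$
has at least two vertices, so it contains an edge $a\to b$. The clause
$C=\{\neg a,b\}\in S$ is $q$-internal, hence a 2-clause; $\overline C$ is
$q$-internal and lies in $\mathcal G$ by symmetry.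
\end{proof}

\begin{proposition}\label{prop:sphere}
For every symmetric family $\mathcal G$,
$\Theta(H_{\mathcal G})\simeq S^{r-1}*(Q_{\mathcal G})_{>0}$.
\end{proposition}

\begin{proof}
Let $P$ be the face poset of $N_{\mathcal G}$, so that
$\Theta(H_{\mathcal G})\simeq P$ by Lemma~\ref{lem:nerve}. We apply
Lemma~\ref{lem:split} to the poset map $\pi:P\to Q_{\mathcal G}$. For
$q\in Q_{\mathcal G}$, every nonempty $S\subseteq\mathcal G$ with $\pi(S)\le q$
is satisfiable. So by Lemma~\ref{lem:half} the poset
$\{S\in P:\pi(S)\le q\}$ is the face poset of the nerve of
$(U^q_C)_{C\in\mathcal G}$.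

Let $q>0$, and take $C,\overline C$ from Lemma~\ref{lem:internal}. Then
\[
U^q_C\cup U^q_{\overline C}=\{\varphi_C>-1\}\cup\{\varphi_C<1\}=\mathbb R^n .
\]
So $(U^q_C)_{C\in\mathcal G}$ is an open cover of $\mathbb R^n$ by half-spaces,
and its nerve is contractible by (T2). Lemma~\ref{lem:split} gives
$P\simeq\pi^{-1}(0)*(Q_{\mathcal G})_{>0}$.

Let $q=0$. Then $U^0_C=\{\varphi_C>2n\}\subseteq U_C$, and a large multiple of
a point of $\bigcap_{C\in S}U_C$ lies in $\bigcap_{C\in S}U^0_C$. So
$(U^0_C)_{C\in\mathcal G}$ and $(U_C)_{C\in\mathcal G}$ have the same nerve. If
$\varphi_C(y)\ne0$, then $y\in U_C$ or $y\in U_{\overline C}$. By symmetry of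
$\mathcal G$, the union of the $U_C$ is therefore $\mathbb R^n\setminus L$ with
$L=\bigcap_{C\in\mathcal G}\ker\varphi_C$, a subspace of codimension $r$. Since
$\mathbb R^n\setminus L\cong(\mathbb R^r\setminus\{0\})\times L\simeq S^{r-1}$,
(T2) gives $\pi^{-1}(0)\simeq S^{r-1}$.
\end{proof}

Symmetry of $\mathcal G$ entered twice: to cover $\mathbb R^n$ when $q>0$ and
to identify the union of the $U_C$. It cannot be dropped: for
$\mathcal G=\{\{x_1\}\}$ the complex $\Theta(H_{\mathcal G})$ is a simplex,
whereas $r=1$ and $Q_{\mathcal G}=\{0\}$ would give $S^0$.

\section{The poset of signed partitions; proof of Theorem~\ref{thm:A}}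
\label{sec:partitions}

\begin{lemma}\label{lem:full}
Let $n\ge2$ and $\mathcal G=\mathcal G_n$. Then $r=n$ and
$Q_{\mathcal G}=Q_n$.
\end{lemma}

\begin{proof}
For $i\ne j$ the functionals $y_i+y_j$ and $y_i-y_j$ occur, and their sum is
$2y_i$; since $n\ge2$, every coordinate functional arises, so $r=n$. Given
$q\in Q_n$, let $S$ be the set of $q$-internal 2-clauses. Every edge of $I(S)$
joins two literals of one block. If $a\ne b$ lie in one block, then
$b\neq\neg a$, so $\{\neg a,b\}$ is a $q$-internal 2-clause and $a\to b$ is an
edge. Hence $\pi(S)=q$, and $S$ is satisfiable.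
\end{proof}

It remains to find the homotopy type of $W_n=(Q_n)_{>0}$. We have
$W_1=\emptyset$ and $W_2=D_2$. We add one variable at a time and compare $W_n$
with $W_{n-1}$ by the restriction map $\operatorname{res}:Q_n\to Q_{n-1}$, which
deletes $x_n$ and $\neg x_n$ from their blocks and discards empty blocks. It is
a poset map. We regard $Q_{n-1}$ as a subposet of $Q_n$ by adding the blocks
$\{x_n\}$ and $\{\neg x_n\}$.

\begin{example}\label{ex:three}
The poset $W_3$ has six minimal elements, $x_i=x_j$ and $x_i=\neg x_j$ for
$i<j$, and four maximal elements, in which all three variables are tied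
together. Each minimal element lies below two maximal ones, and the order
complex is the complete graph $K_4$ with every edge subdivided
(Figure~\ref{fig:W3}). Four elements restrict to $0$. For $\tau$ the element
$x_1=x_2$, the elements $\sigma$ with $\operatorname{res}(\sigma)\le\tau$ are
these four, $\tau$, and the two maximal elements above $\tau$; they form a tree.
Contracting the two thick edges of $K_4$ gives the complete bipartite graph
$D_4*D_2$, which is connected with $6$ vertices and $8$ edges, hence a wedge of
three circles.
\end{example}

\begin{figure}[ht]
\centering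
\begin{tikzpicture}[font=\small]
\draw[very thick] (0,3)--(6,3) (0,0)--(6,0);
\draw (0,3)--(0,0) (6,3)--(6,0) (0,3)--(6,0) (6,3)--(0,0);
\foreach \x/\y in {0/3,6/3,0/0,6/0,3/3,3/0} \fill (\x,\y) circle (2.5pt);
\foreach \x/\y in {0/1.5,6/1.5,1.8/2.1,1.8/0.9}
  \draw[fill=white] (\x,\y) circle (2.5pt);
\node[above] at (0,3.05) {$x_1=x_2=x_3$};
\node[above] at (6,3.05) {$x_1=x_2=\neg x_3$};
\node[below] at (0,-0.05) {$x_1=\neg x_2=x_3$};
\node[below] at (6,-0.05) {$x_1=\neg x_2=\neg x_3$};
\node[above] at (3,3.05) {$x_1=x_2$};
\node[below] at (3,-0.05) {$x_1=\neg x_2$};
\node[left] at (-0.05,1.5) {$x_3=x_1$};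
\node[right] at (6.05,1.5) {$x_3=\neg x_1$};
\node[above right] at (1.8,2.1) {$x_3=x_2$};
\node[below right] at (1.8,0.9) {$x_3=\neg x_2$};
\end{tikzpicture}
\caption{The order complex of the poset $W_3$ of nontrivial consistent systems
of equalities among the literals of three variables. The corners are the
maximal elements; the crossing of the diagonals is not a vertex. The four white
vertices impose no equality between $x_1$ and $x_2$. Contracting the two thick
edges gives the join $D_4*D_2$.}\label{fig:W3}
\end{figure}

\begin{proposition}\label{prop:W}
For $n\ge2$, $W_n\simeq D_{2n-2}*W_{n-1}$. Consequently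
$W_n\simeq D_2*D_4*\cdots*D_{2n-2}$.
\end{proposition}

\begin{proof}
We apply Lemma~\ref{lem:split} to $\operatorname{res}:W_n\to Q_{n-1}$.

\emph{The fiber over $0$.} Let $\sigma\in W_n$ with
$\operatorname{res}(\sigma)=0$. Each block of $\sigma$ contains at most one
literal of $x_1,\dots,x_{n-1}$ and at most one of $x_n,\neg x_n$. As
$\sigma\neq0$, its non-singleton blocks are $\{x_n,a\}$ and
$\{\neg x_n,\neg a\}$ for one of the $2n-2$ literals $a$ of
$x_1,\dots,x_{n-1}$. These $2n-2$ partitions are pairwise incomparable, so the
fiber is $D_{2n-2}$.

\emph{The other fibers.} Let $\tau\in W_{n-1}$ and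
$Y=\{\sigma\in W_n:\operatorname{res}(\sigma)\le\tau\}$. Then $\tau\in Y$, but
an element of $Y$ need not be comparable with $\tau$. To use (T4) we send
$\sigma$ to a common upper bound $\rho(\sigma)$ of $\sigma$ and $\tau$. Such
bounds do not exist in $Q_n$ in general ($x_1=x_2$ and $x_1=\neg x_2$ have
none), but they do here, because $\sigma$ goes beyond $\tau$ only in the
position of $x_n$. If $\{x_n\}$ is a block of $\sigma$, put
$\rho(\sigma)=\tau$. Otherwise the block of $x_n$ in $\sigma$ is
$B\cup\{x_n\}$ with $B\ne\emptyset$. It does not contain $\neg x_n$, so $B$ is
a block of $\operatorname{res}(\sigma)$ and lies in a unique block $B'$ of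
$\tau\in Q_{n-1}$. Let $\rho(\sigma)$ be obtained from $\tau$ by replacing the
blocks $B',\neg B',\{x_n\},\{\neg x_n\}$ with $B'\cup\{x_n\}$ and
$\neg B'\cup\{\neg x_n\}$. We check four properties.

\emph{$\rho(\sigma)\in Y$.} The block $B'$ is nonempty and contains no
complementary pair, so $B'\ne\neg B'$. Hence the two new blocks are disjoint,
are negatives of each other and contain no complementary pair, so
$\rho(\sigma)\in Q_n$. Also $\operatorname{res}(\rho(\sigma))=\tau>0$, which
gives $\rho(\sigma)>0$ and $\rho(\sigma)\in Y$.

\emph{$\tau\le\rho(\sigma)$.} The partition $\rho(\sigma)$ equals $\tau$ or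
arises from it by merging blocks.

\emph{$\sigma\le\rho(\sigma)$.} In the first case $\sigma$ is
$\operatorname{res}(\sigma)$ viewed in $Q_n$, so $\sigma\le\tau$. In the second
case $B\cup\{x_n\}\subseteq B'\cup\{x_n\}$ and
$\neg B\cup\{\neg x_n\}\subseteq\neg B'\cup\{\neg x_n\}$. Every other block of
$\sigma$ is a block of $\operatorname{res}(\sigma)$, so it lies in a block of
$\tau$ and hence in a block of $\rho(\sigma)$.

\emph{$\rho$ is a poset map.} Let $\sigma_1\le\sigma_2$ in $Y$. If $\{x_n\}$ is
a block of $\sigma_1$, then $\rho(\sigma_1)=\tau\le\rho(\sigma_2)$. Otherwise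
the blocks of $x_n$ are $B_1\cup\{x_n\}\subseteq B_2\cup\{x_n\}$ with
$\emptyset\ne B_1\subseteq B_2$. The block of $\tau$ containing $B_2$ contains
$B_1$, so both give the same $B'$, and $\rho(\sigma_1)=\rho(\sigma_2)$.

By (T4), $Y$ is contractible, and Lemma~\ref{lem:split} gives the first
assertion. The second follows by induction from $W_1=\emptyset$.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:A}]
Proposition~\ref{prop:sphere}, Lemma~\ref{lem:full} and
Proposition~\ref{prop:W} give
\[
\Theta(\operatorname{Cube}(n,n-2))\simeq S^{n-1}*W_n\simeq
S^{n-1}*D_2*D_4*\cdots*D_{2n-2}.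
\]
The space $D_m$ is a wedge of $m-1$ copies of $S^0$. By \eqref{eq:join}, the
join of the $n-1$ spaces $D_2,D_4,\dots,D_{2n-2}$ is a wedge of
$1\cdot3\cdots(2n-3)$ spheres of dimension $n-2$, and its join with $S^{n-1}$
is a wedge of as many spheres of dimension $(n-1)+(n-2)+1=2n-2$.
\end{proof}

\section{Symmetric families of clauses}\label{sec:general}

For a general symmetric family the induction on variables is not available,
since $Q_{\mathcal G}$ contains only the equalities that $\mathcal G$ can
express. We replace the poset by a complex of linear systems over
$\mathbb F_2$, for which deletion and contraction give an induction.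

Let $n\ge1$, let $\mathcal G$ be a symmetric family and $r$ the rank of
$\{\varphi_C:C\in\mathcal G\}$. Let $\Gamma$ be the graph on $[n]$ in which
$i,j$ are adjacent when some 2-clause of $\mathcal G$ involves the variables
$x_i$ and $x_j$, and let $c$ be its number of connected components. Let
$C=\{\neg a,b\}$ be a 2-clause in the variables $x_i,x_j$. An assignment
$\alpha$ satisfies both $C$ and $\overline C=\{a,\neg b\}$ exactly when $a$ and
$b$ have the same truth value. This is an equation
$\alpha_i=\alpha_j+\epsilon$ over $\mathbb F_2$, with $\epsilon=0$ for the pair
$\{\neg x_i,x_j\},\{x_i,\neg x_j\}$ and $\epsilon=1$ for the pair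
$\{x_i,x_j\},\{\neg x_i,\neg x_j\}$. We encode it by the vector
$e_i+e_j+\epsilon e_0$ in $\mathbb F_2^{n+1}$, with basis $e_0,\dots,e_n$;
distinct pairs give distinct vectors. Let $E\subset\mathbb F_2^{n+1}$ be the
set of vectors of the pairs of 2-clauses $\{C,\overline C\}\subseteq\mathcal G$,
and let $\Delta$ be the simplicial complex of all $T\subseteq E$ that are
solvable as systems of equations, including $T=\emptyset$.

\begin{theorem}\label{thm:B}
For every symmetric family $\mathcal G$,
$\Theta(H_{\mathcal G})\simeq S^{r-1}*\Delta$. This space is homotopy
equivalent to a wedge of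
$(-1)^{n-c}\sum_{T\in\Delta}(-1)^{|T|}$ spheres of dimension $r+n-c-1$ (a point
if this number is $0$).
\end{theorem}

For the family of all unit clauses, $r=c=n$ and $\Delta=\{\emptyset\}$, and the
theorem returns the sphere $S^{n-1}$ of Example~\ref{ex:unit}. The number of
spheres can be $0$: for $n=2$ and $\mathcal G=\{C,\overline C\}$ with a
2-clause $C$, the complex $\Delta$ is a point, and $\Theta(H_{\mathcal G})$
consists of two triangles with a common edge.

\begin{lemma}\label{lem:Delta}
$(Q_{\mathcal G})_{>0}\simeq\Delta$.
\end{lemma}

\begin{proof}
For $T\subseteq E$ let $S_T\subseteq\mathcal G$ be the union of the pairs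
$\{C,\overline C\}$ whose vectors lie in $T$. The assignments satisfying $S_T$
are the solutions of $T$, so $T\in\Delta$ if and only if $S_T$ is satisfiable.
The pair with $C=\{\neg a,b\}$ contributes the edges $a\to b$, $b\to a$,
$\neg a\to\neg b$, $\neg b\to\neg a$. Every edge of $I(S_T)$ is therefore
present in both directions, and $\pi(S_T)$ is the finest partition in which the
endpoints of every edge lie in one block. For $q\in Q_n$ let $E(q)\subseteq E$
be the set of vectors whose clauses are $q$-internal. We conclude that
\[
\pi(S_T)\le q\quad\text{if and only if}\quad T\subseteq E(q),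
\]
and that $\pi(S_T)\neq0$ for $T\ne\emptyset$. So $T\mapsto\pi(S_T)$ is a poset
map from the face poset of $\Delta$ to $(Q_{\mathcal G})_{>0}$. Let
$q\in(Q_{\mathcal G})_{>0}$. Every $T\subseteq E(q)$ has
$\pi(S_T)\le q\in Q_n$, so $S_T$ is satisfiable and $T\in\Delta$. Hence the
preimage of the set of elements $\le q$ consists of all nonempty subsets of
$E(q)$. By Lemma~\ref{lem:internal}, $E(q)\neq\emptyset$, so this preimage has
the largest element $E(q)$ and is contractible. Apply (T3).
\end{proof}

A solution $\alpha$ of $T$ is the same as a linear functional $\lambda$ on
$\mathbb F_2^{n+1}$ that vanishes on $T$ and has $\lambda(e_0)=1$: put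
$\lambda(e_i)=\alpha_i$. Such a functional exists exactly when $e_0$ is not in
the span of $T$. So
\begin{equation}\label{eq:span}
\Delta=\{T\subseteq E:e_0\notin\operatorname{span}(T)\}.
\end{equation}
The induction passes to quotient spaces, where vectors may vanish or coincide,
so we state the next lemma for indexed families. Its proof uses only closure,
deletion and contraction, and it applies equally to matroids.

\begin{lemma}\label{lem:vectors}
Let $V$ be a vector space over a field, $w\in V$ a nonzero vector and
$(v_k)_{k\in K}$ a finite family in $V$. Let $d$ be the dimension of the span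
of the images of the $v_k$ in $V/\langle w\rangle$, and let
$X=\{T\subseteq K:w\notin\operatorname{span}(v_k:k\in T)\}$. Then $X$ is
contractible, or $d=0$ and $X=S^{-1}$, or $d\ge1$ and $X$ is homotopy
equivalent to a nonempty finite wedge of spheres $S^{d-1}$.
\end{lemma}

\begin{proof}
We use induction on $|K|$, for all $V$ and $w$ at once. If $K=\emptyset$, then
$d=0$ and $X=\{\emptyset\}=S^{-1}$. Otherwise fix $l\in K$, put
$K'=K\setminus\{l\}$ and $V'=\operatorname{span}(w,\,v_k:k\in K')$, and let
$X'=\{T\in X:l\notin T\}$ be the complex of the family $(v_k)_{k\in K'}$.

\emph{Case 1: $v_l=0$ or $v_l\notin V'$.} Let $T\in X'$ and suppose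
$w=\mu v_l+u$ with $u\in\operatorname{span}(v_k:k\in T)$. Then $\mu v_l\neq0$
because $T\in X$, and $v_l=\mu^{-1}(w-u)\in V'$, contrary to the case
assumption. So $T\cup\{l\}\in X$, and $X$ is a cone with apex $l$, hence
contractible.

\emph{Case 2: $v_l$ is a nonzero multiple of $w$.} Then $l$ is not a vertex of
$X$, so $X=X'$. The image of $v_l$ in $V/\langle w\rangle$ is zero, so the
family indexed by $K'$ has the same $d$, and induction applies.

\emph{Case 3: $v_l\in V'$ and $v_l\notin\langle w\rangle$.} Then $d\ge1$, and
the family indexed by $K'$ has the same $d$, because $v_l\in V'$. Let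
$L=\{T\subseteq K':T\cup\{l\}\in X\}$ be the link of $l$. It is the complex
defined by the images of $w$ and $v_k$, $k\in K'$, in $V/\langle v_l\rangle$;
the image of $w$ is nonzero, and the dimension is $d-1$, because we now divide
by $\langle w,v_l\rangle$. Induction applies to $X'$ and $L$. The complex $X$
is the union of $X'$ and the cone $l*L$, which intersect in $L$. Thus $X$ is
the mapping cone of the inclusion $L\hookrightarrow X'$.

If $L$ is contractible, then collapsing contractible subcomplexes gives
$X\simeq X/(l*L)=X'/L\simeq X'$. Suppose $L$ is not contractible. If $d=1$,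
then $L=S^{-1}$ and $X=X'\sqcup\{l\}$, where $X'$ is homotopy equivalent to a
nonempty finite discrete set; so $X$ is a nonempty wedge of spheres $S^0$. If
$d\ge2$, then $L$ is a nonempty wedge of spheres $S^{d-2}$ up to homotopy, and
$X'$ is a point or a wedge of spheres $S^{d-1}$ up to homotopy, hence
$(d-2)$-connected. So the inclusion $L\hookrightarrow X'$ is null-homotopic.
The homotopy type of a mapping cone depends only on the homotopy class of the
map, and therefore $X\simeq X'\vee\Sigma L$, a nonempty wedge of spheres
$S^{d-1}$.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:B}]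
The first assertion follows from Proposition~\ref{prop:sphere} and
Lemma~\ref{lem:Delta}. By \eqref{eq:span}, Lemma~\ref{lem:vectors} applies to
$\Delta$ with $w=e_0$. Modulo $e_0$, the set $E$ becomes the set of vectors
$e_i+e_j$ for the edges $ij$ of $\Gamma$. A spanning forest of $\Gamma$ has
$n-c$ edges. Their vectors are independent, since every nonempty set of forest
edges has a vertex covered exactly once, and the vector of any other edge $ij$
is the sum of the vectors along the forest path from $i$ to $j$. So $d=n-c$,
and $\Delta$ is a wedge of some number $\nu\geq0$ of spheres $S^{d-1}$ up to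
homotopy, where $\nu=0$ means contractible and $S^{-1}$ counts as $\nu=1$. In
each case the reduced Euler characteristic
$\tilde\chi(\Delta)=\sum_{T\in\Delta}(-1)^{|T|-1}$ equals $(-1)^{d-1}\nu$, so
\[
\nu=(-1)^{n-c}\sum_{T\in\Delta}(-1)^{|T|}.
\]
By \eqref{eq:join}, or by $S^{r-1}*S^{-1}=S^{r-1}$, joining with $S^{r-1}$
preserves the number of spheres and raises their dimension by $r$, to
$r+n-c-1$.
\end{proof}

\section{Families defined by a graph}\label{sec:graphs}

Let $G$ be a simple graph on $[n]$ with edge set $\mathcal E$. For
$J\subseteq\mathcal E$ let $c(J)$ be the number of components of the graph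
$([n],J)$. We need two standard formulas. The colorings with $t$ colors that
are constant along every edge of $J$ number $t^{c(J)}$, so inclusion--exclusion
gives Whitney's formula
\begin{equation}\label{eq:whitney}
\chi_G(t)=\sum_{J\subseteq\mathcal E}(-1)^{|J|}\,t^{c(J)} .
\end{equation}
For an edge $g$, let $G-g$ be the deletion and $G/g$ the contraction, with
parallel edges merged. A proper coloring of $G-g$ gives the ends of $g$
different colors or the same color, so $\chi_G=\chi_{G-g}-\chi_{G/g}$.

\begin{lemma}\label{lem:positive}
For every simple graph $G$ with $n$ vertices and $c$ components,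
$\kappa(G)=(-1)^{n-c}\chi_G(1/2)$ is positive.
\end{lemma}

\begin{proof}
We use induction on the number of edges. If $G$ has no edge, then $c=n$ and
$\kappa(G)=2^{-n}$. Let $g$ be an edge; $G/g$ has $n-1$ vertices, $c$
components and fewer edges. If $g$ is not a bridge, then $G-g$ has $n$ vertices
and $c$ components, and deletion--contraction gives
$\kappa(G)=\kappa(G-g)+\kappa(G/g)>0$. If $g$ is a bridge, it lies on no cycle,
so contraction creates no parallel edges and $G/g$ has edge set
$\mathcal E\setminus\{g\}$. For $J\subseteq\mathcal E\setminus\{g\}$ we have
$c(J)=c(J\cup\{g\})+1$, and $c(J\cup\{g\})$ is the number of components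
determined by $J$ in $G/g$. Pairing $J$ with $J\cup\{g\}$ in
\eqref{eq:whitney} gives $\chi_G(t)=(t-1)\chi_{G/g}(t)$, hence
$\kappa(G)=\tfrac12\kappa(G/g)>0$.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:C}]
Let $\mathcal G$ be the set of all 2-clauses whose two variables form an edge
of $G$. It is closed under taking opposites, and it is nonempty because $G$ has
an edge. We have $H_{\mathcal G}=H_G$ and $\Gamma=G$. For an edge $ij$ the
functionals $\pm y_i\pm y_j$ span the same space as $y_i$ and $y_j$, so $r$ is
the number $n-s$ of non-isolated vertices. By Theorem~\ref{thm:B}, the spheres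
have dimension $r+n-c-1=2n-s-c-1$.

The set $E$ contains both equations $\alpha_i+\alpha_j=0$ and
$\alpha_i+\alpha_j=1$ for each edge $ij$, and a solvable system contains at
most one of them. So a simplex $T\in\Delta$ is an edge set
$J\subseteq\mathcal E$ with $|J|=|T|$ together with a right-hand side in the
image of the linear map $\mathbb F_2^n\to\mathbb F_2^J$,
$\alpha\mapsto(\alpha_i+\alpha_j)_{ij\in J}$. The kernel consists of the vectors
constant on the components of $([n],J)$ and has dimension $c(J)$, so the image
has $2^{n-c(J)}$ elements. By \eqref{eq:whitney},
\[
\sum_{T\in\Delta}(-1)^{|T|}=\sum_{J\subseteq\mathcal E}(-1)^{|J|}\,2^{n-c(J)}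
=2^n\chi_G(1/2).
\]
The number of spheres is therefore $(-1)^{n-c}2^n\chi_G(1/2)=2^n\kappa(G)$. By
Lemma~\ref{lem:positive}, $\kappa(G)>0$, so $\chi_G(1/2)\ne0$ and
$\kappa(G)=|\chi_G(1/2)|$.
\end{proof}

\begin{thebibliography}{9}

\bibitem{Bjorner} Bj\"orner, \emph{Topological Methods}.

\bibitem{Hatcher} Hatcher, \emph{Algebraic Topology}.

\bibitem{MO} ``I'll go ahead and plug a paper of mine in the hopes it will
generate more interest in it, [Boolean formulae, hypergraphs, and combinatorial
topology][1] which I'', MathOverflow,
\texttt{https://mathoverflow.net/\allowbreak revisions/\allowbreak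
c88e73e3-0fa1-4c92-\allowbreak ae9f-75a963955075/\allowbreak view-source}.

\bibitem{Quillen} Quillen, 1978.

\end{thebibliography}
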